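\title{Optimal $\ell_2/\ell_1$ Sparse Recovery in Nearly Linear Time}

\begin{abstract}
For all $1\le k\le n/2$ we show that there is a matrix $A$ with $n$ columns and $O(k\log(n/k))$ rows such that, for every $x\in\mathbb{R}^n$, one can compute from $Ax$ in time $O(n\log^6(en))$ a vector $x^*$ whose $\ell_2$ distance to $x$ is at most $C/\sqrt{k}$ times the $\ell_1$ distance from $x$ to the $k$-sparse vectors. The constants are absolute and the running time does not depend on $x$. The same output satisfies the corresponding $\ell_p$ bounds for $1\le p\le 2$ and is stable under measurement noise, and the number of rows is optimal. The proof combines a fast matrix that embeds sparse vectors from $\ell_2$ into $\ell_1$, a hard thresholding iteration driven by the signs of the residual, and an expander-based first approximation.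
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem and the results}

A vector in $\mathbb{R}^n$ is \emph{$k$-sparse} if at most $k$ of its coordinates are nonzero. For $x\in\mathbb{R}^n$ let
\[
\sigma_k(x)_1=\min\{\|x-x'\|_1 : x'\in\mathbb{R}^n \text{ is } k\text{-sparse}\},
\]
which is the sum of the absolute values of all but the $k$ largest coordinates of $x$. We look for an $m\times n$ matrix $A$, depending only on $n$ and $k$, and an algorithm that computes from $Ax$ a vector $x^*$ satisfying the \emph{$\ell_2/\ell_1$ guarantee}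
\begin{equation}\label{eq:guarantee}
\|x^*-x\|_2\le \frac{C}{\sqrt{k}}\,\sigma_k(x)_1\qquad\text{for every } x\in\mathbb{R}^n .
\end{equation}
One matrix must serve all $x$. Two quantities are to be kept small, and the two targets are
\begin{enumerate}
\item[(a)] $m=O(k\log(n/k))$ measurements;
\item[(b)] recovery in time $O(n\operatorname{polylog} n)$.
\end{enumerate}
As recorded in \cite{OP24}, either (a) or (b) can be achieved with the guarantee \eqref{eq:guarantee}, and both can be achieved with the \emph{$\ell_1/\ell_1$ guarantee} $\|x^*-x\|_1\le C\sigma_k(x)_1$. It is conjectured there that (a) and (b) can be achieved together with \eqref{eq:guarantee}. We take the conjecture in the range $1\le k\le n/2$, with all constants independent of $n$ and $k$, and prove it.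

Time is measured in the real RAM model: arithmetic operations and comparisons on real numbers cost $O(1)$. The matrix $A$ is shown to exist by the probabilistic method, and the algorithm has access to it through a description of $O(n\operatorname{polylog} n)$ numbers. Throughout, $\log$ is the natural logarithm.

\begin{theorem}\label{thm:main}
There is an absolute constant $C$ such that for all $1\le k\le n/2$ there are a real $m\times n$ matrix $A$ with $m\le Ck\log(n/k)$ and an algorithm that, given $Ax$ for any $x\in\mathbb{R}^n$, outputs in time $O(n\log^6(en))$ a vector $x^*$ with $\|x^*-x\|_2\le \frac{C}{\sqrt k}\,\sigma_k(x)_1$.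
\end{theorem}

\begin{theorem}\label{thm:robust}
In Theorem~\ref{thm:main} the matrix can be taken of the form $A=\binom{A_1}{A_2}$, where $A_1$ is a $0/1$ matrix with exactly $d=O(\log(n/k))$ ones in each column. From $y_1=A_1x+\eta_1$ and $y_2=A_2x+\eta_2$, with arbitrary vectors $\eta_1,\eta_2$, the algorithm returns in the same time a vector $x^*$ such that for all $p\in[1,2]$
\begin{equation}\label{eq:robust}
\|x^*-x\|_p\le C\,k^{1/p-1/2}\Big(\frac{\sigma_k(x)_1}{\sqrt k}+\frac{\|\eta_1\|_1}{d\sqrt k}+\|\eta_2\|_1\Big).
\end{equation}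
The exception is a trivial range of $(n,k)$, in which $n\le Ck\log(n/k)$; there $A_1$ is absent, $A=A_2=I_n$, and the error is at most $\|\eta_2\|_p$.
\end{theorem}

\begin{theorem}\label{thm:lower}
Let $1\le k\le n/2$. If an $m\times n$ matrix $A$ and any map $\Delta:\mathbb{R}^m\to\mathbb{R}^n$ satisfy $\|\Delta(Ax)-x\|_2\le\frac{C}{\sqrt k}\,\sigma_k(x)_1$ for all $x\in\mathbb{R}^n$, then $m\ge c_C\,k\log(n/k)$ with $c_C>0$ depending only on $C$.
\end{theorem}

Theorem~\ref{thm:main} is the case $\eta_1=0$, $\eta_2=0$, $p=2$ of Theorem~\ref{thm:robust}. Without noise, \eqref{eq:robust} reads $\|x^*-x\|_p\le Ck^{1/p-1}\sigma_k(x)_1$, so one matrix and one output give the $\ell_2/\ell_1$ guarantee, the $\ell_1/\ell_1$ guarantee and everything between. The two noise terms are normalized by what the matrices do to signals: $\|A_1v\|_1\le d\|v\|_1$ for all $v$, and $\|A_2v\|_1$ will be close to $\|v\|_2$ for sparse $v$.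

\subsection{What the guarantee measures}

Someone who sees all of $x$ and keeps its $2k$ largest coordinates makes an $\ell_2$ error of at most $\sigma_k(x)_1/\sqrt k$ (Lemma~\ref{lem:tail}). The guarantee \eqref{eq:guarantee} asks for the same accuracy, up to a constant, from $m$ linear measurements.

If $x$ is $k$-sparse, the right side of \eqref{eq:guarantee} vanishes and $x$ must be recovered exactly. For exactly sparse vectors $2k$ rows contain enough information, since any $2k$ columns of a $2k\times n$ Vandermonde matrix with distinct nodes are independent. By Theorem~\ref{thm:lower}, the factor $\log(n/k)$ is the price of stability. Exact recovery also explains the restriction on $k$. For $n/2<k<n$ every vector is a difference of two $k$-sparse vectors, so $A$ must be injective and $m\ge n$, while $k\log(n/k)\le n-k$ can be as small as $1$.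

The two norms in \eqref{eq:guarantee} differ for a reason. Suppose we asked for $\|\Delta(Ax)-x\|_2\le C\sigma_k(x)_2$ for all $x$, with $C\ge1$ and $\sigma_k(x)_2$ the $\ell_2$ distance to $k$-sparse vectors. Then $\Delta(0)=0$, so each $v\in\ker A$ satisfies $\|v\|_2^2\le C^2(\|v\|_2^2-v_i^2)$, that is, $v_i^2\le(1-C^{-2})\|v\|_2^2$ for all $i$. Apply this to $v=Pe_i$, where $P$ is the orthogonal projection onto $\ker A$ and $v_i=\|v\|_2^2=P_{ii}$. It gives $P_{ii}\le1-C^{-2}$, and taking the trace, $n-m\le(1-C^{-2})n$. So $m\ge n/C^2$, and nothing is compressed.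

Between the two guarantees that do allow compression, $\ell_2/\ell_1$ is the demanding one. For an $O(k)$-sparse output it implies the $\ell_1/\ell_1$ guarantee by Cauchy--Schwarz, which is how the case $p=1$ of \eqref{eq:robust} will be obtained. In the other direction, $\|\cdot\|_2\le\|\cdot\|_1$ loses a factor $\sqrt k$, because the $\ell_1/\ell_1$ guarantee allows the whole error to sit on one coordinate. For bounded $k$ this loss is a constant, and for $k$ proportional to $n$ the identity matrix works, so the conjecture holds at both ends of the range. In the middle, say $k\approx\sqrt n$, the matrix has about $nk\log(n/k)$ entries, far more than the algorithm has time to read. It must be structured enough to be applied in nearly linear time and still behave well on all sparse vectors, with no spare logarithmic factor in the number of rows.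

\subsection{Outline of the proof}

The proof has three ingredients.

\emph{An iteration that needs only an $\ell_2\to\ell_1$ embedding} (Section~\ref{sec:step}). If $\|\Phi v\|_1\approx\|v\|_2$ for all sparse $v$, then the signs of the residual point toward the signal, and a thresholded step in that direction halves the $\ell_2$ error until it reaches the level of the right side of \eqref{eq:robust}.

\emph{A fast matrix with this property and the optimal number of rows} (Section~\ref{sec:matrix}). A sparse vector is first spread over $N=O(n\log^4(en))$ coordinates by an isometry, then hashed into $m$ buckets with Gaussian weights. All logarithmic losses are paid in $N$, hence in running time, and none in $m$.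

\emph{A warm start} (Section~\ref{sec:warm}). Halving the error from the starting point $0$ takes a number of steps that depends on $x$. An expander matrix gives, in $O(\log (ek))$ rounds, a starting point whose error is within a factor $\operatorname{poly}(k)$ of the target, and then $O(\log(ek))$ halving steps suffice.

Section~\ref{sec:assembly} assembles these into Theorems~\ref{thm:main} and~\ref{thm:robust}, and Section~\ref{sec:lower} proves Theorem~\ref{thm:lower} by a volume argument.

\section{Notation and tools}\label{sec:tools}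

We write $[n]=\{1,\dots,n\}$. For $S\subset[n]$, $x_S$ is the vector that agrees with $x$ on $S$ and vanishes elsewhere. The map $\operatorname{sgn}$ acts coordinatewise, with $\operatorname{sgn}(0)=0$. The \emph{hard thresholding} $\operatorname{thr}_j(x)$ is $x_S$ for a set $S$ of $j$ indices with the largest $|x_i|$, ties broken arbitrarily; it is a best $j$-sparse approximation of $x$ in $\ell_2$. A \emph{$t$-net} of a set $K$ in a norm is a subset of $K$ within distance $t$ of every point of $K$. We use the following textbook facts.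

\begin{enumerate}
\item[(F1)] \emph{Hoeffding's inequality.} If $Z_1,\dots,Z_L$ are independent with values in $[-a,a]$ and $\bar Z$ is their average, then $\mathbb{P}(|\bar Z-\mathbb{E}\bar Z|>t)\le2e^{-Lt^2/(2a^2)}$.
\item[(F2)] \emph{Maximal inequality.} If $\varepsilon_1,\dots,\varepsilon_N$ are independent uniform signs and $c^{(1)},\dots,c^{(M)}\in\mathbb{R}^N$ have $\ell_2$ norm at most $b$, then $\mathbb{E}\max_j|\sum_i\varepsilon_ic^{(j)}_i|\le b\sqrt{2\log(2M)}$.
\item[(F3)] \emph{McDiarmid's inequality.} If $F$ is a function of independent variables and changing the $i$-th variable changes $F$ by at most $c_i$, then $\mathbb{P}(F<\mathbb{E}F-t)\le e^{-2t^2/\sum_i c_i^2}$.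
\item[(F4)] \emph{Gaussian concentration.} If $g$ is a standard Gaussian vector in $\mathbb{R}^N$ and $F$ is $L$-Lipschitz in the $\ell_2$ norm, then $\mathbb{P}(|F(g)-\mathbb{E}F(g)|>t)\le2e^{-t^2/(2L^2)}$.
\item[(F5)] \emph{Counting.} For $0<\gamma\le1$ the unit sphere of $\mathbb{R}^s$ has a Euclidean $\gamma$-net with at most $(3/\gamma)^s$ points, and $\binom{n}{s}\le(en/s)^s$.
\end{enumerate}

The next lemma is the source of the factor $1/\sqrt k$. It also writes the tail of $x$ as a sum of sparse vectors, so that hypotheses on sparse vectors control it.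

\begin{lemma}\label{lem:tail}
Let $2k\le n$, $x\in\mathbb{R}^n$ and $u=\operatorname{thr}_{2k}(x)$. Then $\|x-u\|_1\le\sigma_k(x)_1$, and $x-u$ is a sum of $k$-sparse vectors whose $\ell_2$ norms add up to at most $\sigma_k(x)_1/\sqrt k$.
\end{lemma}

\begin{proof}
Sort the indices by decreasing $|x_i|$ and cut them into consecutive blocks $S_1,S_2,\dots$ of size $k$, the last possibly smaller, so that $u=x_{S_1\cup S_2}$ and $\sigma_k(x)_1=\sum_{i\ge2}\|x_{S_i}\|_1$. Then $x-u=\sum_{i\ge3}x_{S_i}$, which gives the first claim. Every entry in $S_i$ is at most the average $\|x_{S_{i-1}}\|_1/k$ of the previous block, so $\|x_{S_i}\|_2\le\|x_{S_{i-1}}\|_1/\sqrt k$. Sum over $i\ge3$.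
\end{proof}

\section{The sign-gradient step}\label{sec:step}

\begin{definition}\label{def:embed}
A matrix $\Phi$ with $n$ columns is an \emph{$(s,\delta)$-embedding} if
\begin{equation}\label{eq:embed}
(1-\delta)\|v\|_2\le\|\Phi v\|_1\le(1+\delta)\|v\|_2\qquad\text{for all $s$-sparse } v\in\mathbb{R}^n .
\end{equation}
\end{definition}

Let $u$ be an unknown sparse vector, $z$ a sparse guess and $v=u-z$ the error. From $\Phi u$ we know the residual $\rho=\Phi v$, and we want an approximation of $v$ to add to $z$. Under the usual restricted isometry property, $\|\Phi v\|_2\approx\|v\|_2$, polarization gives $\langle\Phi^T\rho,w\rangle\approx\langle v,w\rangle$ for sparse $w$, so $\Phi^T\rho$ would do. Condition \eqref{eq:embed} does not concern a quadratic form and cannot be polarized. Convexity takes the place of polarization. The convex function $v\mapsto\|\Phi v\|_1$ has the subgradient $\psi=\Phi^T\operatorname{sgn}(\rho)$ at $v$, and it is uniformly close to $v\mapsto\|v\|_2$, whose gradient is $v/\|v\|_2$. If the subgradient is close to the gradient, then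 $\psi$ gives the direction of $v$, the number $\mu=\|\rho\|_1$ gives its length, and $\mu\psi\approx v$. In the plane this can be seen exactly.

\begin{example}\label{ex:plane}
Let $n=s=2$, $M\ge2$, and let $\Phi$ have the rows $a_j=c\,(\cos\frac{\pi j}{M},\sin\frac{\pi j}{M})$, $0\le j<M$. The lines $a_j^\perp$ cut the plane into $2M$ sectors of angle $\pi/M$. For $v$ inside a sector, $\psi$ is the sum of the $M$ vectors among $\pm a_j$ that have positive inner product with $v$. These are $M$ consecutive vertices of a regular $2M$-gon, so $\psi$ points along the bisector of the sector, and its length is the same for all sectors. Choose $c$ to make this length $1$. If $\phi<\pi/(2M)$ is the angle between $v$ and the bisector, then $\mu=\langle\psi,v\rangle=\|v\|_2\cos\phi$. Hence \eqref{eq:embed} holds with $\delta=1-\cos\frac{\pi}{2M}$. Moreover $\mu\psi$ is the orthogonal projection of $v$ onto the bisector, so for $v\neq0$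
\[
\|v-\mu\psi\|_2=\|v\|_2\sin\phi<\|v\|_2\sin\tfrac{\pi}{2M}=\sqrt{2\delta-\delta^2}\,\|v\|_2 ,
\]
and near the boundary of a sector this is nearly attained. Replacing $z$ by $z+\mu\psi$ thus shrinks the error by a factor of order $\sqrt\delta$, and no better in general.

For $M=2$ we have $\Phi=I/\sqrt2$. The error $v=(3,1)$ gives $\mu\psi=(2,2)$ and the new error $(1,-1)$. The error $v=(1,0)$ gives $\mu=1/\sqrt2$, $\psi=(1/\sqrt2,0)$ and the new error $(1/2,0)$; from this start the error is halved at each step and never vanishes.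
\end{example}

The general statement has the same $\sqrt\delta$. It allows a perturbation $\xi$ of the residual, which will collect the tail of the signal and the noise.

\begin{lemma}\label{lem:direction}
Let $0<\delta\le1/2$, let $\Phi$ be an $(s,\delta)$-embedding and $\Omega\subset[n]$ with $|\Omega|\le s$. Let $v\ne0$ be supported in $\Omega$, $\nu=\|v\|_2$, and let $\rho=\Phi v+\xi$ with $\|\xi\|_1\le(1+\delta)\delta\nu$. Put $\psi=\Phi^T\operatorname{sgn}(\rho)$. Then for every unit vector $w$ supported in $\Omega$,
\[
\big|\langle\psi,w\rangle-\langle v,w\rangle/\nu\big|\le\delta+2\sqrt{5\delta}.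
\]
\end{lemma}

\begin{proof}
We compare the two functions at $v$ and at $v+\alpha\nu w$, with $\alpha>0$ to be chosen. Since $\|a\|_1\ge\langle\operatorname{sgn}(\rho),a\rangle$ for all $a$, with equality at $a=\rho$,
\[
\alpha\nu\langle\psi,w\rangle\le\|\rho+\alpha\nu\Phi w\|_1-\|\rho\|_1
\le(1+\delta)\|v+\alpha\nu w\|_2-(1-\delta)\nu+2\|\xi\|_1 ,
\]
where \eqref{eq:embed} was applied to $v+\alpha\nu w$ and to $v$, both supported in $\Omega$. By $\sqrt{\nu^2+b}\le\nu+b/(2\nu)$ with $b=2\alpha\nu\langle v,w\rangle+\alpha^2\nu^2$,
\[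
\|v+\alpha\nu w\|_2\le\nu+\alpha\langle v,w\rangle+\alpha^2\nu/2 .
\]
Insert this, divide by $\alpha\nu$ and use $|\langle v,w\rangle|\le\nu$:
\[
\langle\psi,w\rangle\le\frac{\langle v,w\rangle}{\nu}+\delta+\frac{(1+\delta)\alpha}{2}+\frac{2\delta+2(1+\delta)\delta}{\alpha}
\le\frac{\langle v,w\rangle}{\nu}+\delta+\alpha+\frac{5\delta}{\alpha}.
\]
The term $\alpha$ comes from the curvature of the Euclidean norm and favors a short step; the term $5\delta/\alpha$ comes from the distortion and favors a long one. Take $\alpha=\sqrt{5\delta}$ and apply the bound to $w$ and $-w$.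
\end{proof}

The lemma controls $\psi$ only on a set of $s$ coordinates, so $z+\mu\psi$ is a good approximation of $u$ only on small sets. Thresholding restores sparsity and costs a factor $2$. From now on
\[
\delta=\tfrac1{2000},\qquad s=7k,\qquad C_1=8043 .
\]

\begin{lemma}\label{lem:step}
Let $7k\le n$ and let $\Phi$ be a $(7k,\delta)$-embedding. Let $u$ be $2k$-sparse, $z$ be $3k$-sparse, $\tau\ge0$, and $\rho=\Phi(u-z)+\xi$ with $\|\xi\|_1\le(1+\delta)\tau$. Put
\[
z^+=\operatorname{thr}_{2k}\big(z+\|\rho\|_1\,\Phi^T\operatorname{sgn}(\rho)\big),\qquad\nu=\|u-z\|_2 .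
\]
If $\nu>\tau/\delta$, then $\|u-z^+\|_2\le\nu/2$. If $\nu\le\tau/\delta$, then $\|u-z^+\|_2\le C_1\tau$.
\end{lemma}

\begin{proof}
Let $v=u-z$, $\mu=\|\rho\|_1$, $\psi=\Phi^T\operatorname{sgn}(\rho)$ and $\tilde z=z+\mu\psi$, so that $u-\tilde z=v-\mu\psi$. Let $\Xi$ be the set of $2k$ indices selected by the thresholding and $W=\operatorname{supp}(u)\cup\Xi$. The set $\Xi\subset W$ carries the $2k$ largest entries of $\tilde z_W$, so $z^+$ is a best $2k$-sparse approximation of $\tilde z_W$, and $u$ is a competitor. Therefore
\begin{equation}\label{eq:thr}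
\|u-z^+\|_2\le\|u-\tilde z_W\|_2+\|\tilde z_W-z^+\|_2\le2\|(u-\tilde z)_W\|_2=2\sup_w\langle v-\mu\psi,w\rangle ,
\end{equation}
the supremum being over unit vectors $w$ supported in $W$. Both $v$ and $w$ are supported in $\Omega=\operatorname{supp}(u)\cup\operatorname{supp}(z)\cup\Xi$, and $|\Omega|\le2k+3k+2k=7k$. This is the reason for $s=7k$. The set $\Xi$ depends on the data, which is harmless because \eqref{eq:embed} holds for all supports at once. Note that $|\langle\psi,w\rangle|\le\|\Phi w\|_1\le1+\delta$.

Let $\nu>\tau/\delta$. Then $\|\xi\|_1\le(1+\delta)\delta\nu$, and Lemma~\ref{lem:direction} applies with $\delta+2\sqrt{5\delta}=0.1005$. Also $|\mu-\nu|\le\delta\nu+\|\xi\|_1\le3\delta\nu$. Hence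
\[
|\langle\mu\psi-v,w\rangle|\le|\mu-\nu|\,|\langle\psi,w\rangle|+\nu\,\big|\langle\psi,w\rangle-\langle v,w\rangle/\nu\big|\le3\delta(1+\delta)\nu+0.1005\,\nu\le0.11\,\nu ,
\]
and \eqref{eq:thr} gives $\|u-z^+\|_2\le0.22\,\nu$.

Let $\nu\le\tau/\delta$. Now $\xi$ may dictate the signs of $\rho$ and the direction $\psi$ may be useless, but the step is short: $\mu\le(1+\delta)(\nu+\tau)$. So $|\langle\mu\psi-v,w\rangle|\le(1+\delta)^2(\nu+\tau)+\nu\le2.01\,\nu+1.01\,\tau$, and \eqref{eq:thr} gives $\|u-z^+\|_2\le4.02\,\nu+2.02\,\tau\le(8040+2.02)\tau\le C_1\tau$.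
\end{proof}

The step uses neither $\tau$ nor $\nu$, so the algorithm never has to know which case it is in.

\section{A fast embedding with the optimal number of rows}\label{sec:matrix}

Put $\gamma=\delta/5=10^{-4}$ and
\begin{equation}\label{eq:m2}
m_2=\Big\lceil\frac{\pi}{\gamma^2}\Big(s\log\frac{3en}{\gamma s}+4\Big)\Big\rceil .
\end{equation}
Since $\log\frac{3en}{\gamma s}=\log\frac nk+\log\frac{3e}{7\gamma}\ge 1$ and $\log(n/k)\ge\log2$, we have $s\le m_2=O(k\log(n/k))$.

\begin{proposition}\label{prop:A2}
Let $m_2\le n$. There is an $m_2\times n$ matrix $A_2$ that is an $(s,\delta)$-embedding and such that $A_2$ and $A_2^T$ can be applied to a vector in time $O(n\log^5(en))$.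
\end{proposition}

The number \eqref{eq:m2} is what a union bound over a net of the $s$-sparse unit vectors requires when a random matrix with $m$ rows fails on each fixed vector with probability $3e^{-\gamma^2m/\pi}$. We need a fast random matrix with a failure probability of this exponential form.

\subsection{Hashing spread vectors}

Let $1\le m\le N$. Let $h:[N]\to[m]$ have independent uniform values, let $g_1,\dots,g_N$ be independent standard Gaussians, independent of $h$, and define the $m\times N$ matrix $G$ by
\[
(Gw)_b=\sqrt{\frac{\pi}{2m}}\sum_{i:\,h(i)=b}g_iw_i,\qquad b\in[m].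
\]
It has one nonzero entry per column, so $G$ and $G^T$ are applied in time $O(N)$. For $z\in\mathbb{R}^N$ let $\mathcal{E}_b(z)=\sum_{h(i)=b}z_i^2$ be the energy in bucket $b$, and $X(z)=m^{-1/2}\sum_b\sqrt{\mathcal{E}_b(z)}$. A centered Gaussian of variance $\lambda$ has mean absolute value $\sqrt{2\lambda/\pi}$, so
\begin{equation}\label{eq:meanG}
\mathbb{E}\big[\|Gw\|_1\,\big|\,h\big]=X(w).
\end{equation}
For a unit vector $w$, Cauchy--Schwarz gives $X(w)\le1$, with equality when all buckets receive energy $1/m$. At the other extreme $X(e_1)=m^{-1/2}$. So $G$ does not embed sparse vectors; it can only embed vectors whose energy is divided among many more than $m$ coordinates.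

\begin{definition}
A unit vector $w\in\mathbb{R}^N$ is \emph{$(m,\gamma)$-spread} if $\|w_J\|_2\le\gamma$ for all $J\subset[N]$ with $|J|=m$.
\end{definition}

\begin{lemma}\label{lem:hash}
Let $0<\gamma\le1/2$ and let $w$ be $(m,\gamma)$-spread. Then $1-3\gamma\le\|Gw\|_1\le1+\gamma$ with probability at least $1-3e^{-\gamma^2m/\pi}$.
\end{lemma}

\begin{proof}
We bound $\mathbb{E}X$ from below, show that $X$ concentrates in $h$, and show that $\|Gw\|_1$ concentrates around $X(w)$ in $g$. The first step needs entries of size $O(\gamma/\sqrt m)$, which a spread vector need not have (Remark~\ref{rem:l2}), so we discard the largest ones. Let $J$ be a set of $m$ indices with the largest $|w_i|$, and $w'=w_{J^c}$. Then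
\begin{equation}\label{eq:light}
\Lambda^2:=\|w'\|_2^2\ge1-\gamma^2,\qquad\|w'\|_\infty^2\le\|w_J\|_2^2/m\le\gamma^2/m ,
\end{equation}
and $X(w')\le X(w)\le1$, since $\mathcal{E}_b(w')\le\mathcal{E}_b(w)$ for each $b$.

\emph{Mean of $X(w')$.} Fix $b$ and let $\chi=m\,\mathcal{E}_b(w')/\Lambda^2$, so $\mathbb{E}\chi=1$. The energy is a sum of independent terms $(w'_i)^2\mathbf{1}\{h(i)=b\}$, so by \eqref{eq:light} its variance is at most $\frac1m\sum_i(w'_i)^4\le\gamma^2\Lambda^2/m^2$. Thus $\mathbb{E}\chi^2\le1+\gamma^2/\Lambda^2$. For $y\ge0$ we have $2y-3y^2+y^4=y(y-1)^2(y+2)\ge0$, that is, $\sqrt\chi\ge(3\chi-\chi^2)/2$. Hence $\mathbb{E}\sqrt\chi\ge1-\gamma^2/(2\Lambda^2)$. All buckets have the same distribution, and $\Lambda\ge\Lambda^2\ge1-\gamma^2\ge1/2$, so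
\[
\mathbb{E}X(w')=\Lambda\,\mathbb{E}\sqrt\chi\ge\Lambda-\frac{\gamma^2}{2\Lambda}\ge1-2\gamma^2\ge1-\gamma .
\]

\emph{Concentration in $h$.} Changing $h(i)$ lowers one $\sqrt{\mathcal{E}_b(w')}$ and raises another, each by at most $|w_i'|$ because $\sqrt{\lambda+t^2}\le\sqrt\lambda+|t|$. So $X(w')$ changes by at most $|w'_i|/\sqrt m$, and the squares of these bounds sum to at most $1/m$. By (F3), $X(w')\ge1-2\gamma$ except with probability $e^{-2\gamma^2m}$.

\emph{Concentration in $g$.} Fix $h$. Changing $g$ by a vector $f$ changes $\|Gw\|_1$ by at most $\sqrt{\pi/(2m)}\sum_i|f_i||w_i|\le\sqrt{\pi/(2m)}\,\|f\|_2$. By (F4) and \eqref{eq:meanG}, $|\|Gw\|_1-X(w)|\le\gamma$ except with probability $2e^{-\gamma^2m/\pi}$.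

Outside these two events $1-3\gamma\le\|Gw\|_1\le1+\gamma$.
\end{proof}

\begin{remark}\label{rem:l2}
The lemma has no $\ell_2$ analogue, and this is why we work with \eqref{eq:embed}. Let $G'=\sqrt{2m/\pi}\,G$, normalized so that $\mathbb{E}\|G'w\|_2^2=\|w\|_2^2$. Let $N-1\ge2m/\gamma^2$, and let $w$ be the unit vector with $w_1=\gamma/2$ and all other entries equal and positive. It is $(m,\gamma)$-spread, since $\|w_J\|_2^2\le\gamma^2/4+m/(N-1)\le 3\gamma^2/4$ for $|J|=m$. Given $h$, the coordinate $(G'w)_{h(1)}$ is Gaussian with variance at least $\gamma^2/4$, so $\mathbb{P}(\|G'w\|_2\ge2)\ge\mathbb{P}(|g_1|\ge4/\gamma)$, which does not decay with $m$. In $\|Gw\|_1$ the same bucket enters with weight $m^{-1/2}$ and does no harm.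
\end{remark}

\subsection{Spreading sparse vectors}

It remains to find a fast isometry that maps \emph{every} $s$-sparse unit vector to a spread vector. Let $N\ge2$ be a power of $2$ and $H=H_N$ the Sylvester--Hadamard matrix, defined by $H_1=(1)$ and $H_{2N}=2^{-1/2}\binom{H_N\ \ \ H_N}{H_N\ -H_N}$. It is symmetric and orthogonal, its entries are $\pm N^{-1/2}$, and the recursion applies it in time $O(N\log N)$. Let $D=\operatorname{diag}(\varepsilon_1,\dots,\varepsilon_N)$ with independent uniform signs.

The matrix $H$ spreads $e_1$ perfectly, but not all sparse vectors. If $N=N_1N_2$ with powers of $2$, then $H_N=H_{N_1}\otimes H_{N_2}$ maps the $N_1$-sparse vector $\mathbf{1}\otimes e_1$ to a multiple of the $N_2$-sparse vector $e_1\otimes\mathbf{1}$. The matrix $HD$ is no better, since for any signs $D(\mathbf{1}\otimes e_1)$ is again $N_1$-sparse and has the same image. We use $HDH$. Spreading is a bound on a bilinear form, because $\|w_J\|_2=\langle u,w\rangle$ for the $m$-sparse unit vector $u=w_J/\|w_J\|_2$. All $r$-sparse unit vectors lie in the symmetric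 convex set
\[
K_r=\{x\in\mathbb{R}^N:\|x\|_2\le1,\ \|x\|_1\le\sqrt r\},\qquad1\le r\le N .
\]

\begin{lemma}\label{lem:spread}
With probability at least $3/4$, for all $u,v\in K_r$,
\[
|\langle u,HDHv\rangle|\le520\sqrt{r/N}\,\log^2(3N).
\]
\end{lemma}

Put $a=\sqrt{r/N}$ and $\|x\|_*=\|Hx\|_\infty$. For $x\in K_r$ we have $\|x\|_*\le N^{-1/2}\|x\|_1\le a$. For one pair $u,v$ the form $\langle u,HDHv\rangle=\sum_i\varepsilon_i(Hu)_i(Hv)_i$ is a sum of random signs with coefficient norm at most $\|u\|_*\|v\|_2\le a$, so $a$ is the natural scale. The difficulty is uniformity. Applying (F2) to Euclidean nets as in (F5), of logarithmic size up to $r\log(3eN/(\gamma r))$, yields a bound of order $a\sqrt{r\log N}$, which is small only for $N$ larger than $r^2$; that is too slow. The increments of the form are governed by the smaller norm $\|\cdot\|_*$, in which $K_r$ has small nets at coarse scales, and chaining over the scales replaces $\sqrt r$ by logarithms.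

\begin{proof}[Proof of Lemma~\ref{lem:spread}]
Let $Y_x=\sum_i\varepsilon_i(Hx)_i^2$. For $u,v\in K_r$ the points $(u\pm v)/2$ lie in $K_r$ and $\langle u,HDHv\rangle=Y_{(u+v)/2}-Y_{(u-v)/2}$. So it suffices to show $\mathbb{E}\sup_{K_r}|Y_x|\le65\,a\log^2(3N)$; Markov's inequality then gives $\sup_{K_r}|Y_x|\le260\,a\log^2(3N)$ with probability at least $3/4$. For $x,y\in K_r$, $Y_x-Y_y=\sum_i\varepsilon_ic_i(x,y)$ with $c_i(x,y)=(H(x-y))_i(H(x+y))_i$, and
\begin{equation}\label{eq:incr}
\|c(x,y)\|_2\le\|x-y\|_*\|x+y\|_2\le2\|x-y\|_* .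
\end{equation}

\emph{Nets, by Maurey's sampling argument.} Let $0<t\le a$ and $x\in K_r$. Let $Z$ be the random vector equal to $\operatorname{sgn}(x_i)\sqrt r\,e_i$ with probability $|x_i|/\sqrt r$ for $i\in[N]$, and to $0$ with the remaining probability $1-\|x\|_1/\sqrt r\ge0$. Then $\mathbb{E}Z=x$ and $\|Z\|_*\le a$. Let $\bar Z$ be the average of $L=\lfloor2a^2t^{-2}\log(2N)\rfloor+1$ independent copies. By (F1) for each coordinate of $H\bar Z$, $\mathbb{P}(\|\bar Z-x\|_*>t)\le2Ne^{-Lt^2/(2a^2)}<1$, so some value of $\bar Z$ is within $t$ of $x$. The possible values form a set of at most $(2N+1)^L$ points that does not depend on $x$, and $L\le3a^2t^{-2}\log(2N)$ because $a^2t^{-2}\log(2N)\ge1$. For each of these points that is within $t$ of some point of $K_r$, choose one such point of $K_r$. The chosen points form a $2t$-net of $K_r$ in $\|\cdot\|_*$ whose cardinality has logarithm at most $3a^2t^{-2}\log^2(3N)$.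

\emph{Chaining.} Let $\mathcal{N}_0=\{0\}$, an $a$-net. For $l\ge1$ take $t=2^{-l-1}a$ to get a $2^{-l}a$-net $\mathcal{N}_l$ with $\log|\mathcal{N}_l|\le12\cdot4^l\log^2(3N)$. Let $\pi_l(x)$ be a nearest point of $\mathcal{N}_l$ to $x$. Then $\|\pi_l(x)-\pi_{l-1}(x)\|_*\le3\cdot2^{-l}a$, so by \eqref{eq:incr} the increment $Y_{\pi_l(x)}-Y_{\pi_{l-1}(x)}$ has coefficient norm at most $6\cdot2^{-l}a$. There are at most $|\mathcal{N}_l||\mathcal{N}_{l-1}|\le e^{24\cdot4^l\log^2(3N)}$ such increments. By (F2),
\[
\mathbb{E}\max_x|Y_{\pi_l(x)}-Y_{\pi_{l-1}(x)}|\le6a\sqrt{2\cdot4^{-l}\log2+48\log^2(3N)}\le6a\cdot 7\log(3N)\le43\,a\log(3N).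
\]
Every scale contributes the same amount, so we stop at $l_0=\log_2N\le1.45\log(3N)$ and bound the rest deterministically: $|Y_x-Y_{\pi_{l_0}(x)}|\le\sqrt N\,\|c(x,\pi_{l_0}(x))\|_2\le2\sqrt N\,2^{-l_0}a\le2a$. Since $Y_0=0$ and $\log^2(3N)\ge\log^2 6>3$,
\[
\mathbb{E}\sup_{K_r}|Y_x|\le43\,l_0\,a\log(3N)+2a\le(62.4+0.7)\,a\log^2(3N)\le65\,a\log^2(3N). \qedhere
\]
\end{proof}

\subsection{Proof of Proposition~\ref{prop:A2}}

Write $m=m_2$. Lemma~\ref{lem:spread} with $r=m$ is useful when $N$ exceeds $m$ by a factor $\log^4N$. Since $m$ may be as large as $n$, we enlarge the ambient dimension. Let $C_0=10^{21}$, which satisfies $C_0\ge(520/\gamma)^2(\log(6C_0)+5)^4$ because $(520/\gamma)^2<2.8\cdot10^{13}$ and $(\log(6C_0)+5)^4<56^4<10^7$. Let $N$ be the smallest power of $2$ with $N\ge C_0n\log^4(en)$. Then $3N\le6C_0n\log^4(en)$, and from $1\le\log(en)$ and $\log\log(en)\le\log(en)$ we get $\log(3N)\le(\log(6C_0)+5)\log(en)$. With $m\le n$,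
\begin{equation}\label{eq:gamma}
520\sqrt{m/N}\,\log^2(3N)\le520\,C_0^{-1/2}(\log(6C_0)+5)^2\le\gamma .
\end{equation}
Fix signs for which Lemma~\ref{lem:spread} holds with $r=m$. Let $Q$ consist of the first $n$ columns of $HDH$, so $Qv=HDH\bar v$ where $\bar v\in\mathbb{R}^N$ is $v$ padded with zeros, and $\|Qv\|_2=\|v\|_2$. Let $A_2=GQ$. Applying $A_2$ or $A_2^T$ costs $O(N\log N)=O(n\log^5(en))$.

Let $v$ be an $s$-sparse unit vector and $w=Qv$. Then $\bar v\in K_m$ because $s\le m$. If $|J|=m$ and $w_J\ne0$, then $u=w_J/\|w_J\|_2\in K_m$ and $\|w_J\|_2=\langle u,HDH\bar v\rangle\le\gamma$ by \eqref{eq:gamma}. So $w$ is $(m,\gamma)$-spread, and Lemma~\ref{lem:hash} applies to it.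

For each $S\subset[n]$ with $|S|=s$ take a $\gamma$-net of the unit sphere of $\mathbb{R}^S$. By (F5) there are at most $(3en/(\gamma s))^s$ points in all, so by \eqref{eq:m2} the bounds $1-3\gamma\le\|A_2v_0\|_1\le1+\gamma$ hold at all net points $v_0$ with probability at least $1-3e^{-4}>0$. Fix such $h$ and $g$. Let $\beta$ be the maximum of $\|A_2v\|_1$ over $s$-sparse unit vectors $v$. Given such a $v$, supported in $S$, take $v_0$ in the net for $S$ with $\|v-v_0\|_2\le\gamma$. The difference is $s$-sparse, so $\|A_2(v-v_0)\|_1\le\gamma\beta$. Hence $\beta\le1+\gamma+\gamma\beta$, which gives $\beta\le\frac{1+\gamma}{1-\gamma}\le1+3\gamma$, and $\|A_2v\|_1\ge1-3\gamma-\gamma\beta\ge1-5\gamma$. As $5\gamma=\delta$, \eqref{eq:embed} follows by homogeneity. \qed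

\section{A warm start from an expander}\label{sec:warm}

Started at $z=0$, the iteration of Lemma~\ref{lem:step} is only guaranteed to reach the level $\tau$ after about $\log_2(\|u\|_2/\tau)$ steps. This number is unbounded, and for an exactly sparse signal, where $\tau=0$ and exact recovery is required, no finite number of halvings is enough; Example~\ref{ex:plane} shows an error that is halved forever. We need a starting point with error at most $\operatorname{poly}(k)\,\tau$, found in a number of operations independent of $x$. Any polynomial will do, as it enters the running time through its logarithm. In this section $2k\le n$.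

Put $d=\lceil60(3+\log\frac n{2k})\rceil$ and $B=\lceil120e^2k\rceil$. For maps $\varphi_1,\dots,\varphi_d:[n]\to[B]$ let $A_1\in\{0,1\}^{dB\times n}$ be given by
\[
(A_1x)_{(j,b)}=\sum_{i:\,\varphi_j(i)=b}x_i,\qquad j\in[d],\ b\in[B].
\]
The rows $(j,b)$ are called \emph{buckets}. Each column has exactly $d=O(\log(n/k))$ ones, and there are $dB=O(k\log(n/k))$ rows. The \emph{edges} of a set $V\subset[n]$ are the pairs $(i,j)$ with $i\in V$, $j\in[d]$; the edge $(i,j)$ goes to the bucket $(j,\varphi_j(i))$, and $\Gamma(V)$ is the set of buckets reached. The \emph{excess} $d|V|-|\Gamma(V)|$ equals $\sum(c-1)$ over the buckets in $\Gamma(V)$, where $c$ is the number of edges of $V$ in the bucket.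

\begin{lemma}\label{lem:expander}
There are $\varphi_1,\dots,\varphi_d$ such that every $V\subset[n]$ with $|V|\le2k$ has excess at most $d|V|/60$.
\end{lemma}

\begin{proof}
Choose all values $\varphi_j(i)$ independently and uniformly. Fix $V$ with $|V|=q\le2k$ and reveal its $dq$ edges one by one. The excess is the number of edges that land in a bucket already occupied. Given the past, an edge $(i,j)$ does so with probability at most $q/B$, since fewer than $q$ buckets $(j,\cdot)$ are occupied. With $l=\lceil dq/60\rceil$, the excess is at least $dq/60$ with probability at most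
\[
\binom{dq}{l}\Big(\frac qB\Big)^l\le\Big(\frac{60eq}{B}\Big)^l\le\Big(\frac{q}{2ek}\Big)^{dq/60}=\exp\Big(-\frac{d}{60}\,q\Big(1+\log\frac{2k}q\Big)\Big).
\]
Since $d/60\ge3+\log\frac n{2k}\ge1$, we have $\frac d{60}(1+\log\frac{2k}q)\ge3+\log\frac n{2k}+\log\frac{2k}q=3+\log\frac nq$. There are at most $e^{q(1+\log(n/q))}$ sets of size $q$, so the total failure probability is at most $\sum_{q\ge1}e^{-2q}<1$.
\end{proof}

Fix such maps. Given $A_1r+\eta_1$, each coordinate $r_i$ has $d$ estimates, the values of the buckets of its edges, and we take their median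
\[
\hat r_i=\operatorname{median}_{j\in[d]}\,(A_1r+\eta_1)_{(j,\varphi_j(i))},
\]
the $\lceil d/2\rceil$-th smallest value. If more than half of the values lie in an interval, so does the median. In the simplest case $r=r_1e_1$, $\eta_1=0$, all estimates of $r_1$ are exact, and for $i\ne1$ the pair $\{1,i\}$ has excess at most $d/30$, so all but $d/30$ estimates of $r_i$ vanish. Thus $\hat r=r$. When $r$ has $q$ large entries, a coordinate may collide with different large entries in different buckets and be estimated arbitrarily badly. Expansion shows that this happens to at most a small fraction of $q$ coordinates. So one round does not shrink the error. It shrinks the number of coordinates on which the error is uncontrolled, at the price of a constant factor on the rest. Let $\omega=\|\eta_1\|_1/d$.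

\begin{lemma}\label{lem:round}
Let $1\le q\le k$ be an integer, $r\in\mathbb{R}^n$, $T\subset[n]$ with $|T|\le q$, and $\lambda=\|r_{T^c}\|_1+\omega$. Let $I$ be a set of $2q$ indices with the largest $|\hat r_i|$ and $r'=r-\hat r_I$. Then there is $U\subset[n]$ with $|U|\le4q/27$ and $\|r'_{U^c}\|_1+\omega\le124\,\lambda$.
\end{lemma}

\begin{proof}
Let $\theta=30\lambda/q$. A bucket $(j,b)$ is \emph{bad} if $\sum_{i\notin T,\,\varphi_j(i)=b}|r_i|+|(\eta_1)_{(j,b)}|>\theta$. These quantities add up to $d\|r_{T^c}\|_1+\|\eta_1\|_1=d\lambda$ over all buckets, so at most $dq/30$ buckets are bad (none if $\lambda=0$). An edge $(i,j)$ is \emph{corrupted} if its bucket is bad or contains an edge of $T\setminus\{i\}$. Otherwise the value of the bucket minus $r_i$ consists of noise and entries outside $T$, and is at most $\theta$ in absolute value. Let $U$ be the set of $i\in[n]$ with at least $d/2$ corrupted edges. Then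
\begin{equation}\label{eq:median}
|\hat r_i-r_i|\le\theta\qquad\text{for } i\notin U .
\end{equation}

\emph{Size of $U$.} Expansion applies only to small sets, so take $U'\subset U$ with $|U'|=\min(|U|,q)$ and $V=U'\cup T$, with $|V|\le q+|U'|\le2k$. A bucket with $c\ge2$ edges of $V$ has $c\le2(c-1)$, so at most twice the excess of $V$, that is $d|V|/30$ edges of $V$, share a bucket with another edge of $V$. The number of edges of $U'$ in bad buckets is at most the number of bad buckets plus the excess of $U'$. Counting corrupted edges of $U'$,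
\[
\frac d2|U'|\le\frac{d(q+|U'|)}{30}+\frac{dq}{30}+\frac{d|U'|}{60},
\]
so $\frac{9}{20}|U'|\le\frac q{15}$ and $|U'|\le4q/27<q$. Therefore $U'=U$.

\emph{Error outside $U$.} Let $i\notin U$. There are three cases.
\begin{itemize}
\item $i\in I$. Then $|r'_i|\le\theta$ by \eqref{eq:median}; these $i$ contribute at most $2q\theta=60\lambda$.
\item $i\in T\setminus I$. Then $r'_i=r_i$, and $i$ was beaten by many indices outside $T$. The set $I\setminus(T\cup U)$ has at least $2q-q-q/6=5q/6$ elements $l$, each with $|r_l|\ge|\hat r_l|-\theta\ge|\hat r_i|-\theta\ge|r_i|-2\theta$. Since $\sum_{l\notin T}|r_l|\le\lambda$, we get $|r_i|\le2\theta+\frac{6\lambda}{5q}=61.2\,\lambda/q$. These $i$ contribute at most $61.2\,\lambda$.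
\item $i\notin I\cup T$. Then $r'_i=r_i$; these $i$ contribute at most $\|r_{T^c}\|_1\le\lambda$.
\end{itemize}
Hence $\|r'_{U^c}\|_1+\omega\le122.2\,\lambda+\lambda\le124\,\lambda$.
\end{proof}

\begin{proposition}\label{prop:warm}
From $y_1=A_1x+\eta_1$ one computes in time $O(n\log^3(en))$ a $3k$-sparse vector $z^0$ with $\|x-z^0\|_1\le124\,k^3(\sigma_k(x)_1+\omega)$.
\end{proposition}

\begin{proof}
Start with $z=0$ and $q_0=k$. In round $t=0,1,\dots$, as long as $q_t\ge1$, let $r=x-z$, whose measurements $A_1r+\eta_1=y_1-A_1z$ are known; compute $\hat r$ and the set $I$ of size $2q_t$, add $\hat r_I$ to $z$, and set $q_{t+1}=\lfloor q_t/6\rfloor$. Let $z^0$ be the final $z$.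

For the analysis let $T_0$ be a set of $k$ indices with the largest $|x_i|$, so that $\lambda=\sigma_k(x)_1+\omega$ in round $0$, and let $T_{t+1}$ be the set $U$ that Lemma~\ref{lem:round} provides in round $t$ for $q=q_t$, $T=T_t$. Then $|T_{t+1}|\le\lfloor4q_t/27\rfloor\le q_{t+1}$, so the lemma applies again, with $\lambda$ at most $124$ times larger. After the last round $q_{t+1}=0$, so $T_{t+1}=\emptyset$ and the whole error is controlled. As $q_t\le k/6^t$, there are $R\le1+\log_6k$ rounds, and
\[
\|x-z^0\|_1\le124^R(\sigma_k(x)_1+\omega)\le124\,k^{\log_6124}(\sigma_k(x)_1+\omega),\qquad\log_6124<3 .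
\]
The support of $z^0$ has at most $\sum_t2q_t\le2k\sum_t6^{-t}=2.4\,k$ elements. A round computes $y_1-A_1z$, sorts $d$ numbers for each $i$, and sorts the $|\hat r_i|$, at a cost of $O(nd\log d+n\log n)=O(n\log^2(en))$.
\end{proof}

\section{Proof of Theorems~\ref{thm:main} and~\ref{thm:robust}}\label{sec:assembly}

\emph{The trivial range.} If $m_2>n$, take $A=A_2=I_n$ and output $y_2$. Then $m=n<m_2=O(k\log(n/k))$, and the error is $\|\eta_2\|_p\le\|\eta_2\|_1$. This covers the case $7k>n$, because $m_2\ge s=7k$. From now on $7k=s\le m_2\le n$.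

\emph{The algorithm.} Take $A_1$ from Section~\ref{sec:warm} and $A_2$ from Proposition~\ref{prop:A2}. The matrix $A$ has $dB+m_2=O(k\log(n/k))$ rows, and it is described by the $O(n\log^4(en))$ numbers $\varepsilon_i$, $h(i)$, $g_i$, $\varphi_j(i)$. Compute $z^0$ by Proposition~\ref{prop:warm}. With $t_0=\lceil\log_2(125\,k^{7/2})\rceil$, for $t=0,\dots,t_0-1$ set
\[
\rho^t=y_2-A_2z^t,\qquad z^{t+1}=\operatorname{thr}_{2k}\big(z^t+\|\rho^t\|_1\,A_2^T\operatorname{sgn}(\rho^t)\big),
\]
and output $x^*=z^{t_0}$. There are $O(\log(ek))$ iterations of cost $O(n\log^5(en))$ each, so together with the warm start the time is $O(n\log^6(en))$.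

\emph{The $\ell_2$ error.} Let $\sigma=\sigma_k(x)_1$, $u=\operatorname{thr}_{2k}(x)$, $\nu_t=\|u-z^t\|_2$ and
\[
\tau=\frac{\sigma}{\sqrt k}+\frac{\omega}{\sqrt k}+\|\eta_2\|_1,
\]
the bracket in \eqref{eq:robust}. We have $\rho^t=A_2(u-z^t)+\xi$ with $\xi=A_2(x-u)+\eta_2$. Applying the triangle inequality and the upper bound in \eqref{eq:embed} to the $k$-sparse pieces from Lemma~\ref{lem:tail},
\[
\|x-u\|_2\le\sigma/\sqrt k\le\tau,\qquad\|\xi\|_1\le(1+\delta)\sigma/\sqrt k+\|\eta_2\|_1\le(1+\delta)\tau .
\]
All $z^t$ are $3k$-sparse, so Lemma~\ref{lem:step} applies to every iteration. By Proposition~\ref{prop:warm},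
\[
\nu_0\le\|x-z^0\|_1+\|x-u\|_2\le124\,k^3(\sigma+\omega)+\tau\le125\,k^{7/2}\tau .
\]
If $\nu_t>\tau/\delta$ for all $t<t_0$, then $\nu_{t_0}\le2^{-t_0}\nu_0\le\tau$. Otherwise $\nu_t\le\tau/\delta$ for some $t<t_0$, and $\nu_{t+1}\le C_1\tau$. The bound $\nu_t\le C_1\tau$, once reached, persists: the next value is either at most $C_1\tau$ or at most half of the current one. In both cases $\nu_{t_0}\le C_1\tau$; for $\tau=0$ this says that the warm start is already exact and the iteration stays there. Therefore
\[
\|x^*-x\|_2\le\nu_{t_0}+\|x-u\|_2\le(C_1+1)\tau .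
\]
Without noise $\tau=\sigma_k(x)_1/\sqrt k$, which proves Theorem~\ref{thm:main}.

\emph{The $\ell_p$ error.} Since $t_0\ge1$, the output is $2k$-sparse and $u-x^*$ is $4k$-sparse. By Cauchy--Schwarz and Lemma~\ref{lem:tail},
\[
\|x^*-x\|_1\le2\sqrt k\,\nu_{t_0}+\sigma\le(2C_1+1)\sqrt k\,\tau .
\]
For $p\in[1,2]$, H\"older's inequality gives $\|f\|_p\le\|f\|_1^{2/p-1}\|f\|_2^{2-2/p}$, and so $\|x^*-x\|_p\le(2C_1+1)k^{1/p-1/2}\tau$. This proves Theorem~\ref{thm:robust}. \qed

\begin{remark}
Outside the trivial range, one random draw of $\varepsilon,h,g,\varphi$ gives a matrix that works for all $x$ with probability at least $1-\frac14-3e^{-4}-\sum_{q\ge1}e^{-2q}>\frac12$, by the failure probabilities in Lemma~\ref{lem:spread}, Proposition~\ref{prop:A2} and Lemma~\ref{lem:expander}.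
\end{remark}

\section{The lower bound}\label{sec:lower}

We prove Theorem~\ref{thm:lower}. The idea is that well-separated sparse vectors, each thickened by a small convex body $K$, must have disjoint images, and all the images fit into a fixed multiple of $A(K)$. For $k=1$ the sparse vectors are $e_1,\dots,e_n$, and comparing volumes gives $n\le(4C+5)^m$. For general $k$ we need $(n/k)^{\Omega(k)}$ separated vectors, which the counting below supplies when $n/k\ge16$; for smaller $n/k$ the logarithm is bounded and exact recovery is enough.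

\emph{Case $n/16<k\le n/2$.} All $k$-sparse vectors are recovered exactly, so $A$ is injective on them. A nonzero $2k$-sparse vector is a difference of two distinct $k$-sparse vectors and so is not in $\ker A$. Since $2k\le n$, $A$ has $2k$ independent columns, and $m\ge2k\ge\frac2{\log16}\,k\log(n/k)$.

\emph{Case $k\le n/16$.} Let $l=\lfloor k/2\rfloor+1$, so $k/2<l\le k$. For a fixed $k$-element set $S\subset[n]$, the number of $k$-element sets meeting $S$ in at least $l$ elements is at most
\[
\binom kl\binom{n-l}{k-l}=\binom kl\binom nk\prod_{i=0}^{l-1}\frac{k-i}{n-i}\le2^k\Big(\frac kn\Big)^{k/2}\binom nk .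
\]
Let $S_1,\dots,S_M$ be a maximal family of $k$-element sets with pairwise intersections of size less than $l$, that is, at most $k/2$. Every $k$-element set meets some $S_i$ in at least $l$ elements, so $M\ge2^{-k}(n/k)^{k/2}=(n/4k)^{k/2}\ge(n/k)^{k/4}\ge2$, using $n/k\ge16$. The indicator vectors $x_i=\mathbf{1}_{S_i}$ satisfy $\|x_i-x_j\|_2^2=2k-2|S_i\cap S_j|\ge k$ for $i\ne j$. Put
\[
c=\frac1{4(C+1)},\qquad K=\{b\in\mathbb{R}^n:\|b\|_1\le ck,\ \|b\|_2\le c\sqrt k\}.
\]
The $\ell_1$ condition makes the guarantee effective on $x_i+K$, and the $\ell_2$ condition keeps these sets apart.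

The sets $A(x_i+K)$ are pairwise disjoint. Suppose $A(x_i+b)=A(x_j+b')$ with $b,b'\in K$ and $i\ne j$. Since $\sigma_k(x_i+b)_1\le ck$ and $\sigma_k(x_j+b')_1\le ck$, the common output of $\Delta$ is within $Cc\sqrt k$ of both points, so $\|x_i-x_j\|_2\le2Cc\sqrt k+2c\sqrt k=\sqrt k/2$, a contradiction.

Next, $\|x_i\|_1=k$ and $\|x_i\|_2=\sqrt k$, so $x_i\in c^{-1}K$, and by convexity $x_i+K\subset(1+1/c)K$. Let $m'\le m$ be the rank of $A$; it is positive because $M\ge2$ images are disjoint. In the range of $A$, the set $A(K)$ is compact and contains a neighborhood of $0$, so its $m'$-dimensional volume is finite and positive. The $M$ disjoint translates $Ax_i+A(K)$ lie in $(1+1/c)A(K)$, whence $(n/k)^{k/4}\le M\le(1+1/c)^{m'}\le(4C+5)^m$, that is,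
\[
m\ge\frac{k\log(n/k)}{4\log(4C+5)} .
\]
Both cases are covered by $c_C=1/(4\log(4C+5))$, since $1/(4\log5)<2/\log16$. \qed

\begin{thebibliography}{1}
\bibitem{OP24} Difference between revisions of ``Open Problems:24'', \texttt{https://sublinear.info/index.php?title=Open\_Problems:24\&diff=987\&oldid=69}.
\end{thebibliography}
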